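\title{Observability of the Schr\"odinger equation on every normal covering of a compact hyperbolic surface}

\begin{abstract}
Let $X$ be a connected normal covering of a compact hyperbolic surface $M$, with arbitrary deck group, and let $S\subset X$ be the preimage of a non-empty open set $\Omega\subset M$. Starting from a known semiclassical control estimate at high energy, we prove that the Schr\"odinger equation on $X$ is observable from $S$ in every time $T>0$. For $T\le1$ the observability constant is at most $\exp\big(CT^{-1}\log(e/T)\big)$, and this is optimal up to the logarithm in the exponent when $\overline\Omega\ne M$. The proof combines a spectral inequality for low energies, uniform over all coverings of $M$, with an energy filter supported in the time interval $[0,T]$. Observability persists after adding any bounded real potential, periodic or not.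
\end{abstract}

\section{The problem and the results}\label{sec:intro}

Let $M$ be a connected compact hyperbolic surface, that is, a closed surface with a Riemannian metric of curvature $-1$. Let $\pi\colon X\to M$ be a normal Riemannian covering with $X$ connected: $X$ carries the pulled-back metric $g$, the deck group $\Gamma$ acts on $X$ by isometries, and $X/\Gamma=M$. The extreme cases are $X=M$ and the universal covering $X=\mathbb H^2$. The operator $A=-\Delta_g\ge0$ is self-adjoint on $L^2(X)$ with domain $H^2(X)$, and $e^{-itA}=e^{it\Delta_g}$ is the unitary group that solves the Schr\"odinger equation. We write $\|\cdot\|$ for the norm of $L^2(X)$.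

Fix a non-empty open set $\Omega\subset M$, let $S=\pi^{-1}(\Omega)$, let $Q$ be the operator of multiplication by $\mathbf 1_S$, and put
\[
I_T(u)=\int_0^T\|Qe^{-itA}u\|^2\,dt=\int_0^T\|e^{it\Delta_g}u\|^2_{L^2(S)}\,dt .
\]
The Schr\"odinger equation is \emph{observable from $S$ in time $T>0$} if there is a constant $C$ with
\begin{equation}\label{eq:obs}
\|u\|^2\le C\,I_T(u)\qquad\text{for all }u\in L^2(X).
\end{equation}
Let $C_{\mathrm{obs}}(T)\in(0,\infty]$ be the best constant. The total mass $\|e^{-itA}u\|^2$ is conserved, so $1/(TC_{\mathrm{obs}}(T))$ is the smallest time-averaged fraction of its mass that a solution can place in $S$. In particular $C_{\mathrm{obs}}(T)\ge1/T$, with equality when $\Omega=M$. When $\Gamma$ is infinite, an observation set must be spread over all of $X$. Indeed, if $S'\subset X$ is bounded and $\gamma_n\in\Gamma$ are distinct, then $\|e^{-itA}(u\circ\gamma_n)\|_{L^2(S')}=\|e^{-itA}u\|_{L^2(\gamma_nS')}\to0$ for each $t$, because $\gamma_nS'$ leaves every compact set; by dominated convergence the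 analogue of \eqref{eq:obs} fails for $S'$. Periodic sets are the simplest sets that escape this obstruction.

Two results are known. The first holds regardless of the structure of $\Gamma$, and we take it as given.

\begin{theorem}[Uniform semiclassical control; known]\label{thm:known}
For every covering $\pi\colon X\to M$ as above and every non-empty open $\Omega\subset M$ there are constants $C_1,h_0>0$ such that for all $0<h<h_0$ and $u\in H^2(X)$,
\[
\|u\|\le C_1\Big(\|u\|_{L^2(S)}+\frac{|\log h|}{h}\,\|(-h^2\Delta_g-I)u\|\Big).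
\]
\end{theorem}

The second says that if $\Gamma$ is a group of Type~I, for example Abelian or virtually Abelian, then \eqref{eq:obs} holds for every $\Omega$ and every $T>0$, with a constant depending on $M$, $\Omega$, $T$ and the maximal dimension of the irreducible unitary representations of $\Gamma$. We do not use this result. The conjecture, which we take from \cite{Problem}, is that observability holds for every deck group: \emph{for all $M$, $\pi$, $X$, $\Gamma$, $\Omega$ as above and every $T>0$, is $C_{\mathrm{obs}}(T)$ finite?}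

To see what separates Theorem~\ref{thm:known} from the conjecture, we rewrite both in terms of the energy. We may assume $C_1\ge1$ and $h_0<1$. With $\lambda=h^{-2}$ we have $-h^2\Delta_g-I=h^2(A-\lambda)$ and $h|\log h|=\frac12\lambda^{-1/2}\log\lambda$, so Theorem~\ref{thm:known} reads
\begin{equation}\label{eq:res}
\|u\|\le C_1\big(\|Qu\|+\kappa(\lambda)\|(A-\lambda)u\|\big),\qquad \lambda>h_0^{-2},\ u\in H^2(X),\qquad \kappa(\lambda)=\frac{\log\lambda}{2\sqrt\lambda}.
\end{equation}
The function $\kappa$ tends to $0$, and it decreases on $[e^2,\infty)$ because $\kappa'(\lambda)=\frac14\lambda^{-3/2}(2-\log\lambda)$. On the other side, let $u\in H^2(X)$, $\lambda\in\mathbb R$, $t\ge0$. From $|e^{-i\theta}-1|\le|\theta|$ we get $\|e^{-it(A-\lambda)}u-u\|\le t\|(A-\lambda)u\|$, hence $\|Qe^{-itA}u\|=\|Qe^{-it(A-\lambda)}u\|\le\|Qu\|+t\|(A-\lambda)u\|$. Inserting this in \eqref{eq:obs} gives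
\begin{equation}\label{eq:stationary}
\|u\|\le\sqrt{TC_{\mathrm{obs}}(T)}\,\big(\|Qu\|+T\|(A-\lambda)u\|\big)\qquad\text{for every }\lambda\in\mathbb R .
\end{equation}
So observability contains a stationary estimate at \emph{every} energy $\lambda$. Estimate \eqref{eq:res} supplies it for large $\lambda$, with $\kappa(\lambda)$ in the role of the time, and says nothing about bounded energies.

If $\Gamma$ is finite, bounded energies are harmless: $X$ is compact, the range of the spectral projection $\mathbf 1_{[0,E]}(A)$ is spanned by finitely many eigenfunctions, these are real analytic, and so $u\mapsto\|Qu\|$ is a norm on a finite-dimensional space. If $\Gamma$ is infinite this argument breaks down. The range of $\mathbf 1_{[0,E]}(A)$ is $\Gamma$-invariant, and for $u\neq0$ in it the translates $u\circ\gamma_n$ have constant norm and tend weakly to $0$; the space is infinite-dimensional, and injectivity of $Q$ on it gives no estimate. The dependence of the Type~I constant on the dimension of the representations may suggest that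 the group matters at this point. But the passage from ``small on $S$'' to ``small everywhere'' at bounded energy is a question of unique continuation, which is local, and locally all coverings look alike: small balls are balls of $\mathbb H^2$, and every point lies within distance $\operatorname{diam}M$ of a ball of fixed radius contained in $S$. One therefore expects a positive answer in which $\Gamma$ plays no role, and this is what we prove.

\begin{theorem}\label{thm:main}
For every $M,\pi,X,\Gamma,\Omega$ as above and every $T>0$, $C_{\mathrm{obs}}(T)<\infty$. Moreover there is $C$, depending only on $(M,\Omega)$ and on $C_1,h_0$, such that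
\[
C_{\mathrm{obs}}(T)\le\exp\Big(\frac CT\log\frac eT\Big)\quad(0<T\le1),\qquad C_{\mathrm{obs}}(T)\le\frac{C_{\mathrm{obs}}(1)}{\lfloor T\rfloor}\quad(T\ge1).
\]
\end{theorem}

The next result shows that the bound for small $T$ is sharp up to the logarithm in the exponent. Some hypothesis on $\Omega$ is needed, since $C_{\mathrm{obs}}(T)=1/T$ for $\Omega=M$.

\begin{theorem}\label{thm:lower}
Let $\ell_\Omega=\max_{z\in M}\operatorname{dist}(z,\Omega)$. If $\ell_\Omega>0$, that is, if $\overline\Omega\ne M$, then
\[
\liminf_{T\to0}\,T\log C_{\mathrm{obs}}(T)\ge\frac{\ell_\Omega^2}{2}.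
\]
\end{theorem}

Finally, the equation itself need not be periodic.

\begin{theorem}\label{thm:pot}
For every $T>0$ and $\Lambda_0\ge0$ there is $C$, depending only on $M,\Omega,C_1,h_0,T,\Lambda_0$, such that for every real $V\in L^\infty(X)$ with $\|V\|_\infty\le\Lambda_0$,
\[
\|u\|^2\le C\int_0^T\|e^{it(\Delta_g-V)}u\|^2_{L^2(S)}\,dt\qquad\text{for all }u\in L^2(X).
\]
\end{theorem}

Normality of the covering is used in the proofs only through Theorem~\ref{thm:known}. The three theorems therefore hold on every connected Riemannian covering of $M$ on which \eqref{eq:res} holds, with constants that depend on $X$ only through $C_1$ and $h_0$.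

The proof of Theorem~\ref{thm:main} has three parts: observability for data of energy at least $E$, deduced from \eqref{eq:res} (Section~\ref{sec:high}); an inequality $\|u\|\le Ke^{K\sqrt E}\|Qu\|$ for data of energy at most $E$, with $K$ independent of the covering (Sections~\ref{sec:geom} and~\ref{sec:low}); and a filter that lets us combine the two (Sections~\ref{sec:filter} and~\ref{sec:main}). Section~\ref{sec:model} shows the combination in a model case. Theorem~\ref{thm:lower} is proved in Section~\ref{sec:lower}. Theorem~\ref{thm:pot} is proved in Sections~\ref{sec:criterion} and~\ref{sec:pot} by a compactness argument that is independent of Sections~\ref{sec:low}--\ref{sec:lower}; for $\Lambda_0=0$ it gives a second proof that $C_{\mathrm{obs}}(T)$ is finite, without the explicit bound.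

\section{Combining low and high energies: a model}\label{sec:model}

In this section and in Sections~\ref{sec:high} and~\ref{sec:criterion}, $A$ is any self-adjoint operator on a Hilbert space $H$, with domain $\mathcal D(A)$, $Q$ is a bounded operator on $H$ with $\|Q\|\le1$, and $I_T(u)=\int_0^T\|Qe^{-itA}u\|^2dt$. We use the spectral theorem in the following form. Each $u\in H$ has a spectral measure $\mu_u$ on the spectrum of $A$, of mass $\|u\|^2$, with $\langle f(A)u,u\rangle=\int f\,d\mu_u$ and $\|f(A)u\|^2=\int|f|^2d\mu_u$. For a Borel set $J\subset\mathbb R$ we write $H_J=\operatorname{Ran}\mathbf 1_J(A)$. By Fubini's theorem,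
\begin{equation}\label{eq:fubini}
\chi\in L^1(\mathbb R),\quad \varphi(\lambda)=\int\chi(t)e^{-it\lambda}\,dt\quad\Longrightarrow\quad\varphi(A)u=\int\chi(t)e^{-itA}u\,dt .
\end{equation}

The difficulty in combining estimates for low and high energies is that $Q$ does not commute with the spectral projections: what is observed is the sum of the two parts, and they may cancel.

\begin{example}\label{ex:cancel}
Let $H=\mathbb C^2$, $A=\operatorname{diag}(0,\mu)$ with $\mu>0$, and let $Q$ be the orthogonal projection on the span of $(1,1)$, so that $\|Q(a,b)\|^2=\frac12|a+b|^2$. Each basis vector $e_j$ has $I_T(e_j)=T/2$. For $u=(1,-1)$, however, $\|Qe^{-itA}u\|^2=\frac12|1-e^{-it\mu}|^2=1-\cos t\mu\le\frac12t^2\mu^2$, so $I_T(u)\le\mu^2T^3/6$ while $\|u\|^2=2$. Both eigenspaces are observable with constant $2/T$, but the best constant on $H$ is at least $12/(\mu^2T^3)$, which is much larger when $T\mu$ is small.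
\end{example}

One half of the combination is free: the high part is controlled by the observation and the low part.

\begin{lemma}\label{lem:split}
Suppose $\|u\|^2\le C_H\,I_T(u)$ for all $u\in H_{[E,\infty)}$. Then for all $u\in H$,
\[
\|u\|^2\le2C_H\,I_T(u)+(1+2C_HT)\,\|\mathbf 1_{(-\infty,E)}(A)u\|^2 .
\]
\end{lemma}

\begin{proof}
Let $u_L=\mathbf 1_{(-\infty,E)}(A)u$ and $u_H=u-u_L$. Since $\|Qe^{-itA}u_H\|\le\|Qe^{-itA}u\|+\|u_L\|$, we have $I_T(u_H)\le2I_T(u)+2T\|u_L\|^2$. Insert this in $\|u\|^2=\|u_L\|^2+\|u_H\|^2\le\|u_L\|^2+C_HI_T(u_H)$.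
\end{proof}

It remains to bound $u_L$. The idea is that a weighted time average $\int_0^T\chi(t)e^{-itA}u\,dt$ is, by \eqref{eq:fubini}, a function of $A$ applied to $u$, and that its image under $Q$ is controlled by $I_T(u)$. So we can filter energies \emph{inside} the observation.

Consider the simplest case: the spectrum of $A$ lies in $\{0\}\cup[\mu,\infty)$, the hypothesis of Lemma~\ref{lem:split} holds with $E=\mu$, and $\|v\|\le G\|Qv\|$ for $v\in\ker A$. Take the plain average
\[
w=\frac1T\int_0^Te^{-itA}u\,dt=u_L+\varphi(A)u_H,\qquad \varphi(\lambda)=\frac{1-e^{-iT\lambda}}{iT\lambda}.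
\]
Then $|\varphi|\le2/(T\mu)$ on $[\mu,\infty)$, and $\|Qw\|\le T^{-1/2}I_T(u)^{1/2}$ by the Cauchy--Schwarz inequality. Therefore
\[
\|u_L\|\le G\|Qu_L\|\le G\big(\|Qw\|+\|\varphi(A)u_H\|\big)\le G\Big(\frac{I_T(u)^{1/2}}{\sqrt T}+\frac{2\|u\|}{T\mu}\Big),
\]
and Lemma~\ref{lem:split} gives
\[
\|u\|^2\le\Big(2C_H+\frac{2(1+2C_HT)G^2}{T}\Big)I_T(u)+\frac{8(1+2C_HT)G^2}{(T\mu)^2}\,\|u\|^2 .
\]
If $T\mu\ge4G\sqrt{1+2C_HT}$, the last term is at most $\frac12\|u\|^2$ and can be absorbed. Observability follows as soon as the damping of the filter beats the constant $G$ of the low-energy inequality.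

Two things change on $X$. First, there is no gap in the spectrum. A filter that is of order one on $[0,E]$ and small on $[3E,\infty)$ leaves components in $[E,3E]$ about which we know nothing. We avoid estimating them: the low-energy inequality holds at every level, so we apply it at level $3E$ to the whole part of $w$ below $3E$, whose norm dominates that of the part below $E$. Second, the constant at level $3E$ is of size $e^{2K\sqrt E}$, while the plain average gains only a factor $1/(TE)$. We shall construct a filter that gains $e^{-TE/12}$. It wins when $TE\gg K\sqrt E$, that is, when $\sqrt E\ge D/T$ with $D$ large, and the price is then $e^{O(\sqrt E)}=e^{O(1/T)}$. The extra logarithm in Theorem~\ref{thm:main} comes from the high energies, which need $\kappa(E)\lesssim T$.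

\section{High energies}\label{sec:high}

Estimate \eqref{eq:res} is stationary. To apply it to the evolution we cut the solution off in time and take the Fourier transform, so that the frequency $\tau$ dual to $t$ becomes the spectral parameter. The cutoff creates an error of relative size $1/T$, which is affordable when the coefficient of $\|(A-\lambda)u\|$ is small compared with $T$. For $\tau<E$ the stationary estimate is unavailable; this is why the data are taken of energy at least $2E$, where $A-\tau$ is invertible.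

\begin{lemma}\label{lem:high}
Let $E>0$, $m\ge1/E$, $C_*\ge1$, and suppose that
\[
\|u\|\le C_*\big(\|Qu\|+m\|(A-\lambda)u\|\big)\qquad\text{for all }\lambda\ge E,\ u\in\mathcal D(A).
\]
If $T\ge2\pi C_*m$, then $\|u\|^2\le\dfrac{8C_*^2}{T}\,I_T(u)$ for all $u\in H_{[2E,\infty)}$.
\end{lemma}

\begin{proof}
Both sides are continuous in $u$, and $\mathbf 1_{[2E,n)}(A)u\to u$ as $n\to\infty$, so we may assume $u\in\mathcal D(A)\cap H_{[2E,\infty)}$. Let
\[
v(t)=\sin\Big(\frac{\pi t}T\Big)\mathbf 1_{[0,T]}(t)\,e^{-itA}u,\qquad f(t)=\frac{i\pi}T\cos\Big(\frac{\pi t}T\Big)\mathbf 1_{[0,T]}(t)\,e^{-itA}u .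
\]
The function $v$ is Lipschitz and compactly supported, $Av$ is bounded, and $(i\partial_t-A)v=f$ for $t\ne0,T$, because $i\partial_te^{-itA}u=Ae^{-itA}u$. Put $\hat v(\tau)=\int v(t)e^{it\tau}dt$, and likewise $\hat f$. Since $A$ is closed and $Av$ is integrable, $\hat v(\tau)\in\mathcal D(A)$ and $A\hat v=\widehat{Av}$. Integration by parts gives $\int i\partial_tv\,e^{it\tau}dt=\tau\hat v(\tau)$, so $(\tau-A)\hat v(\tau)=\hat f(\tau)$.

If $\tau\ge E$, the hypothesis gives $\|\hat v(\tau)\|\le C_*(\|Q\hat v(\tau)\|+m\|\hat f(\tau)\|)$. If $\tau<E$, then $\hat v(\tau)\in H_{[2E,\infty)}$, where $A-\tau\ge E$, so $\|\hat v(\tau)\|\le E^{-1}\|\hat f(\tau)\|\le C_*m\|\hat f(\tau)\|$. In both cases $\|\hat v\|^2\le2C_*^2(\|Q\hat v\|^2+m^2\|\hat f\|^2)$. We integrate in $\tau$ and apply Plancherel's theorem, with $\int\|v\|^2dt=\frac T2\|u\|^2$, $\int\|f\|^2dt=\frac{\pi^2}{2T}\|u\|^2$ and $\int\|Qv\|^2dt\le I_T(u)$: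
\[
\frac T2\|u\|^2\le2C_*^2I_T(u)+\frac{\pi^2C_*^2m^2}{T}\|u\|^2\le2C_*^2I_T(u)+\frac T4\|u\|^2 ,
\]
where the last step uses $T^2\ge4\pi^2C_*^2m^2$.
\end{proof}

\section{Geometry that is uniform in the covering}\label{sec:geom}

This is where the compactness of $M$ enters: it gives a finite diameter $d=\operatorname{diam}M$ and a positive injectivity radius $\operatorname{inj}(M)$, the largest radius such that every exponential map $\exp_z$ is injective on the open disc of that radius. Fix once and for all $z_0\in\Omega$ and $r\in(0,\frac18]$ with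
\[
8r<\operatorname{inj}(M),\qquad B_M(z_0,r)\subset\Omega .
\]
Balls are open; $B$, $B_M$, $B_{\mathbb H}$ denote balls in $X$, $M$, $\mathbb H^2$, and $o\in\mathbb H^2$ is a base point. Let $\mathcal V(s)$ be the area of a ball of radius $s$ in $\mathbb H^2$.

\begin{lemma}\label{lem:geom}
Let $\pi\colon X\to M$ be any connected Riemannian covering and $S=\pi^{-1}(\Omega)$.
\begin{enumerate}
\item[(a)] For each $x\in X$ there is a Riemannian covering $p\colon\mathbb H^2\to X$ with $p(o)=x$. It maps $B_{\mathbb H}(a,s)$ onto $B(p(a),s)$ for all $a$ and $s>0$, and bijectively if $s\le4r$. For every measurable $F\ge0$ on $X$,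
\[
\int_{B_{\mathbb H}(o,s)}F\circ p\le\frac{\mathcal V(s+r)}{\mathcal V(r)}\int_{B(x,s)}F .
\]
\item[(b)] For each $x\in X$ there is $y\in X$ with $\operatorname{dist}(x,y)\le d$ and $B(y,r)\subset S$.
\item[(c)] Let $0<s\le r$. There is a countable set $\{x_j\}\subset X$ such that the balls $B(x_j,s)$ cover $X$ and, for each $R>0$, every point of $X$ lies in at most $\mathcal V(R+s/2)/\mathcal V(s/2)$ of the balls $B(x_j,R)$.
\item[(d)] $\operatorname{dist}_X(x,S)=\operatorname{dist}_M(\pi(x),\Omega)$ for all $x\in X$.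
\end{enumerate}
\end{lemma}

\begin{proof}
A Riemannian covering does not increase distances, and paths lift to paths of the same length. These two facts give (d) and the equality $p(B_{\mathbb H}(a,s))=B(p(a),s)$.

(a) $X$ is complete with curvature $-1$, so its universal covering is $\mathbb H^2$, and an isometry of $\mathbb H^2$ moves a preimage of $x$ to $o$. Let $a\ne a'$ with $p(a)=p(a')$. The geodesic segment from $a$ to $a'$, of length $\ell>0$, projects to a geodesic loop at a point $z\in M$, so $\exp_z(\ell e)=z=\exp_z(0)$ for some unit vector $e$, and $\ell\ge\operatorname{inj}(M)>8r$. Two points of a ball of radius $4r$ are less than $8r$ apart, so $p$ is injective on such a ball. The balls of radius $r$ around the points of a fiber that lie in $B_{\mathbb H}(o,s)$ are disjoint and contained in $B_{\mathbb H}(o,s+r)$, so there are at most $\mathcal V(s+r)/\mathcal V(r)$ such points. As $p$ is a local isometry, the integral inequality follows.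

(b) Lift a minimizing geodesic from $\pi(x)$ to $z_0$, starting at $x$. Its endpoint $y$ satisfies $\operatorname{dist}(x,y)\le d$ and $\pi(B(y,r))\subset B_M(z_0,r)\subset\Omega$.

(c) Let $\{x_j\}$ be a maximal set of points with mutual distances at least $s$; it is countable because $X$ is separable. By maximality the balls $B(x_j,s)$ cover $X$. The balls $B(x_j,s/2)$ are disjoint and have area $\mathcal V(s/2)$ by (a). If $q\in B(x_j,R)$, then $B(x_j,s/2)\subset B(q,R+s/2)$, and this ball has area at most $\mathcal V(R+s/2)$, being the image of a hyperbolic ball under a local isometry.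
\end{proof}

By (a), each ball $B(q,4r)\subset X$ is isometric, as a Riemannian manifold, to $B_{\mathbb H}(o,4r)$. After choosing an orthonormal basis of $T_qX$ we view $\exp_q$ as a diffeomorphism from $\{\xi\in\mathbb R^2:|\xi|<4r\}$ onto $B(q,4r)$, which takes $\{|\xi|<s\}$ to $B(q,s)$. In polar coordinates $(t,\vartheta)$ the metric is $dt^2+\sinh^2t\,d\vartheta^2$. Since $t^4d\vartheta^2=|\xi|^2|d\xi|^2-(\xi\cdot d\xi)^2$, it equals
\begin{equation}\label{eq:metric}
|d\xi|^2+\frac{\sinh^2t-t^2}{t^4}\,\big(|\xi|^2|d\xi|^2-(\xi\cdot d\xi)^2\big),\qquad t=|\xi| .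
\end{equation}
The quotient is an everywhere convergent power series in $t^2=|\xi|^2$, so the metric is real analytic in $\xi$. The area element is $\frac{\sinh|\xi|}{|\xi|}d\xi$, which is at least Lebesgue measure.

\section{Low energies: a spectral inequality}\label{sec:low}

Here $A=-\Delta_g$ and $Q=\mathbf 1_S$ on an arbitrary connected Riemannian covering $X$ of $M$.

\begin{proposition}\label{prop:spec}
There is $K\ge1$, depending only on $(M,\Omega)$, such that $\|u\|\le Ke^{K\sqrt E}\|Qu\|$ for all $E\ge0$ and all $u\in H_{[0,E]}$.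
\end{proposition}

A one-dimensional example shows that this growth is the natural one. On the circle $\mathbb R/2\pi\mathbb Z$ the function $u=(1-\cos x)^n$ has frequencies at most $n$, hence energy at most $E=n^2$. It is at least $1$ on half of the circle and at most $2^{-n}$ on $(-1,1)$, so its norm exceeds $2^{\sqrt E}$ times its norm on $(-1,1)$.

The bounds $\|A^ku\|\le E^k\|u\|$ control the derivatives of $u$, but in terms of the \emph{global} norm $\|u\|$. A local estimate with $\|u\|$ on the right cannot be summed over the infinitely many balls that cover $X$. We therefore trade the spectral condition for a local one. The function $U(s)=\cosh(s\sqrt A)u$ solves the elliptic equation $(\partial_s^2+\Delta_g)U=0$ on $\mathbb R\times X$, it equals $u$ at $s=0$, and its norm for $|s|<1$ is at most $e^{\sqrt E}\|u\|$. We prove a local interpolation estimate for solutions of this equation (Lemma~\ref{lem:local}), all of whose terms are local $L^2$ norms, and then sum.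

We use two standard facts about an elliptic operator $P$ of second order on an open set $Z\subset\mathbb R^n$. If the coefficients are smooth and $Z'$ has compact closure in $Z$, then $\|W\|_{H^2(Z')}\le C(\|W\|_{L^2(Z)}+\|PW\|_{L^2(Z)})$, and distributional solutions of $PW=0$ satisfy $\|W\|_{H^k(Z')}\le C_k\|W\|_{L^2(Z)}$ for every $k$ (interior elliptic estimates). If the coefficients are real analytic, distributional solutions of $PW=0$ are real analytic \cite{MN}, \cite[Theorem 8.6.1]{Hormander}. The second fact is qualitative. Because all balls of radius $4r$ in all coverings are copies of one model ball, the Baire category theorem turns it into a uniform estimate; this is where the constant curvature is used.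

\begin{lemma}\label{lem:holo}
Let $Z=(-1,1)\times B_{\mathbb H}(o,4r)$. There are $\rho\in(0,r]$ and $C_2>0$, depending only on $r$, with the following property. If $W\in L^2(Z)$ solves $(\partial_s^2+\Delta)W=0$ in the sense of distributions, then $F(\xi)=W(0,\exp_o\xi)$ extends from $\{\xi\in\mathbb R^2:|\xi|<2\rho\}$ to a holomorphic function on $\{\zeta\in\mathbb C^2:|\zeta|<2\rho\}$ bounded by $C_2\|W\|_{L^2(Z)}$.
\end{lemma}

\begin{proof}
The solutions form a closed subspace $\mathcal S$ of $L^2(Z)$. By \eqref{eq:metric} the equation has real-analytic coefficients in the coordinates $(s,\xi)$, so for $W\in\mathcal S$ the function $F$ is real analytic on $\{|\xi|<4r\}$. For integers $k\ge1$ let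
\[
\mathcal S_k=\{W\in\mathcal S:\ |\partial^\alpha F(0)|\le k^{|\alpha|+1}\alpha!\ \text{ for all }\alpha\in\mathbb N^2\}.
\]
Each linear functional $W\mapsto\partial^\alpha F(0)$ is continuous on $\mathcal S$, by the interior estimates and the Sobolev embedding, so $\mathcal S_k$ is closed, convex and symmetric. An analytic $F$ satisfies $|\partial^\alpha F(0)|\le c_0c_1^{|\alpha|}\alpha!$ for some $c_0,c_1$, so $\bigcup_k\mathcal S_k=\mathcal S$. By the Baire category theorem some $\mathcal S_k$ contains a closed ball of $\mathcal S$, with center $W_0$ and radius $\delta>0$. If $\|W\|_{L^2(Z)}\le\delta$, then $W_0+W$ and $W_0-W$ lie in $\mathcal S_k$, hence so does $W=\frac12(W_0+W)-\frac12(W_0-W)$. By homogeneity,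
\[
|\partial^\alpha F(0)|\le\frac k\delta\,k^{|\alpha|}\,\alpha!\,\|W\|_{L^2(Z)}\qquad\text{for all }W\in\mathcal S\text{ and all }\alpha .
\]
Choose $\rho\in(0,r]$ with $2\rho k\le\frac12$. For $\zeta\in\mathbb C^2$ with $|\zeta|<2\rho$, the term $\partial^\alpha F(0)\zeta^\alpha/\alpha!$ of the Taylor series has modulus at most $\frac k\delta2^{-|\alpha|}\|W\|_{L^2(Z)}$, and $\sum_\alpha2^{-|\alpha|}=4$. The sum is holomorphic and bounded by $C_2\|W\|_{L^2(Z)}$ with $C_2=4k/\delta$. On the real disc $|\xi|<2\rho$, which is connected, the sum and $F$ are real analytic with the same Taylor series at $0$, so they agree.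
\end{proof}

Smallness of $F$ on a small real disc will be propagated to a disc twice as large, one line through the center at a time. On each line we need the following two-constants estimate.

\begin{lemma}\label{lem:two}
Let $G$ be holomorphic on $\{\zeta\in\mathbb C:|\zeta|<2\rho\}$ with $|G|\le a$ there and $|G|\le\varepsilon$ on $[-\rho/2,\rho/2]$, where $0\le\varepsilon\le a$. Then $|G|\le\varepsilon^{1/4}a^{3/4}$ on $[-\rho,\rho]$.
\end{lemma}

\begin{proof}
We may assume $a>0$. The map $\Phi(w)=\frac\rho4(w+w^{-1})$ opens the slit $[-\rho/2,\rho/2]$ to a circle: $\Phi(e^{i\vartheta})=\frac\rho2\cos\vartheta$. For $1\le|w|\le7$ we have $|\Phi(w)|\le\frac\rho4(7+\frac17)<2\rho$. So $G\circ\Phi$ is holomorphic near the annulus $1\le|w|\le7$, bounded by $\varepsilon$ on the inner circle and by $a$ on the outer one. Hadamard's three circles theorem states that then $|G(\Phi(w))|\le\varepsilon^{1-\sigma}a^\sigma$ with $\sigma=\log|w|/\log7$. For $|w|\le4$ we have $\sigma\le\frac34$, because $4^4<7^3$, and so $\varepsilon^{1-\sigma}a^\sigma=a(\varepsilon/a)^{1-\sigma}\le\varepsilon^{1/4}a^{3/4}$.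 Finally $\Phi$ is odd and maps $[1,4]$ onto $[\frac\rho2,\frac{17}{16}\rho]$, so every point of $[-\rho,\rho]$ is $\Phi(w)$ for some $w$ with $1\le|w|\le4$.
\end{proof}

\begin{lemma}\label{lem:local}
Let $R=d+1$. There are $\theta\in(0,1)$ and $C_3>0$, depending only on $(M,\Omega)$, such that for every smooth $U\in L^2((-1,1)\times X)$ with $(\partial_s^2+\Delta_g)U=0$, for $u=U(0,\cdot)$ and every $x\in X$,
\[
\|u\|_{L^2(B(x,\rho/2))}\le C_3\,\|U\|^{1-\theta}_{L^2((-1,1)\times B(x,R))}\,\|u\|^\theta_{L^2(S\cap B(x,R))}.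
\]
\end{lemma}

\begin{proof}
Let $\mathcal N=\|U\|_{L^2((-1,1)\times B(x,R))}$. If $\mathcal N=0$ then $u=0$ on $B(x,R)$, so assume $\mathcal N>0$. Take $y$ as in Lemma~\ref{lem:geom}(b), let $J=\lceil2d/\rho\rceil$, and let $y=q_0,q_1,\dots,q_J=x$ be equally spaced points on a minimizing geodesic from $y$ to $x$. Consecutive points are at distance at most $d/J\le\rho/2$. Since $4r\le\frac12$, each ball $B(q_j,4r)$ lies in $B(x,R)$. By Lemma~\ref{lem:holo}, $F_j=u\circ\exp_{q_j}$ extends holomorphically to $\{|\zeta|<2\rho\}\subset\mathbb C^2$ with $|F_j|\le C_2\mathcal N$. Put $\varepsilon_j=\max_{|\xi|\le\rho/2}|F_j(\xi)|=\sup_{B(q_j,\rho/2)}|u|$, so $\varepsilon_j\le C_2\mathcal N$.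

\emph{From the $L^2$ norm on $S$ to $\varepsilon_0$.} For real $\xi$ with $|\xi|\le\rho$ and a real unit vector $e$, the function $\zeta\mapsto F_0(\xi+\zeta e)$ is holomorphic on $|\zeta|<\rho$, so Cauchy's estimate bounds the derivative of $F_0$ in the direction $e$ by $C_2\mathcal N/\rho$. Thus $F_0$ is Lipschitz with this constant on the real disc $|\xi|\le\rho$. Let $|\xi^*|\le\rho/2$ with $|F_0(\xi^*)|=\varepsilon_0$. The disc with center $\xi^*$ and radius $\varepsilon_0\rho/(2C_2\mathcal N)\le\rho/2$ lies in $\{|\xi|<\rho\}$, and $|F_0|\ge\varepsilon_0/2$ on it. As $B(y,\rho)\subset S\cap B(x,R)$ and the area element dominates $d\xi$,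
\[
\|u\|^2_{L^2(S\cap B(x,R))}\ge\frac{\varepsilon_0^2}4\cdot\frac{\pi\varepsilon_0^2\rho^2}{4C_2^2\mathcal N^2},\qquad\text{that is,}\qquad\varepsilon_0^2\le\frac{4C_2}{\sqrt\pi\,\rho}\,\mathcal N\,\|u\|_{L^2(S\cap B(x,R))}.
\]

\emph{Propagation along the chain.} For each real unit vector $e$, Lemma~\ref{lem:two} applies to $G(\zeta)=F_j(\zeta e)$ with $a=C_2\mathcal N$ and $\varepsilon=\varepsilon_j$. Hence $|u|\le\varepsilon_j^{1/4}(C_2\mathcal N)^{3/4}$ on $B(q_j,\rho)$, which contains $B(q_{j+1},\rho/2)$. This says $\varepsilon_{j+1}/(C_2\mathcal N)\le(\varepsilon_j/(C_2\mathcal N))^{1/4}$. After $J$ steps, with $\theta=4^{-J}/2$,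
\[
\varepsilon_J\le\varepsilon_0^{2\theta}(C_2\mathcal N)^{1-2\theta}\le\Big(\frac{4C_2}{\sqrt\pi\,\rho}\Big)^{\theta}C_2^{1-2\theta}\,\mathcal N^{1-\theta}\,\|u\|^\theta_{L^2(S\cap B(x,R))}.
\]
Since $\|u\|_{L^2(B(x,\rho/2))}\le\mathcal V(\rho/2)^{1/2}\varepsilon_J$, the lemma follows.
\end{proof}

\begin{proof}[Proof of Proposition~\ref{prop:spec}]
Let $0\ne u\in H_{[0,E]}$ and $U(s)=\cosh(s\sqrt A)u$. On $H_{[0,E]}$ the operator $A$ is bounded, so $s\mapsto U(s)$ is smooth with values in $L^2(X)$ and $U''=AU$. Thus $U$ is a distributional solution of $(\partial_s^2+\Delta_g)U=0$ on $\mathbb R\times X$, hence smooth, and its restriction to $s=0$ is $u$ by continuity in $s$. Since $\cosh(s\sqrt\lambda)\le e^{\sqrt E}$ for $|s|\le1$ and $0\le\lambda\le E$,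
\[
\|U\|^2_{L^2((-1,1)\times X)}\le2e^{2\sqrt E}\|u\|^2 .
\]
Take the set $\{x_j\}$ of Lemma~\ref{lem:geom}(c) with $s=\rho/2$, and let $N_0=\mathcal V(R+\rho/4)/\mathcal V(\rho/4)$. Put $a_j=\|U\|^2_{L^2((-1,1)\times B(x_j,R))}$ and $b_j=\|u\|^2_{L^2(S\cap B(x_j,R))}$. The overlap bound gives $\sum a_j\le2N_0e^{2\sqrt E}\|u\|^2$ and $\sum b_j\le N_0\|Qu\|^2$. By Lemma~\ref{lem:local} and H\"older's inequality with exponents $1/(1-\theta)$ and $1/\theta$,
\[
\|u\|^2\le C_3^2\sum_ja_j^{1-\theta}b_j^\theta\le C_3^2\Big(\sum_ja_j\Big)^{1-\theta}\Big(\sum_jb_j\Big)^\theta\le2C_3^2N_0\,e^{2(1-\theta)\sqrt E}\,\|u\|^{2(1-\theta)}\|Qu\|^{2\theta}.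
\]
Dividing by $\|u\|^{2(1-\theta)}$ and raising to the power $1/(2\theta)$ gives the claim, with $K$ the larger of $1/\theta$ and $(2C_3^2N_0)^{1/(2\theta)}$.
\end{proof}

\section{An energy filter supported in a time interval}\label{sec:filter}

An average over a time window of length $2a$ damps an energy at distance $E$ by a factor of about $1/(aE)$. Iterating $2N$ averages uses a total time $4Na=T$ and gives $(aE)^{-2N}=(TE/4N)^{-2N}$. Keeping $aE\ge4$ allows $N\approx TE/16$, and the damping becomes exponential in $TE$. To obtain a filter of order one on all of $[0,E]$ we superpose the translates of this profile over the larger interval $[-E,2E]$.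

\begin{lemma}\label{lem:filter}
Let $T,E>0$ with $TE\ge16$. There is a continuous function $\chi$ supported in $[0,T]$, with $\|\chi\|^2_{L^2}\le E$, such that $\varphi(\lambda)=\int_0^T\chi(t)e^{-it\lambda}dt$ satisfies
\[
|\varphi|\ge\tfrac12\ \text{ on }[0,E],\qquad|\varphi|\le8e^{-TE/12}\ \text{ on }[3E,\infty).
\]
\end{lemma}

\begin{proof}
Let $N=\lfloor TE/16\rfloor\ge1$, so that $TE/32\le N\le TE/16$, and let $a=T/(4N)$, so that $aE\ge4$. Let $\eta$ be the convolution of $2N$ copies of $\frac1{2a}\mathbf 1_{[-a,a]}$. It is continuous, supported in $[-2Na,2Na]=[-\frac T2,\frac T2]$, and $\int\eta(t)e^{-it\lambda}dt=\big(\frac{\sin a\lambda}{a\lambda}\big)^{2N}$. Let $c^{-1}=\int(\sin x/x)^{2N}dx$, so that $P(\lambda)=ca\big(\frac{\sin a\lambda}{a\lambda}\big)^{2N}$ is a probability density. Define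
\[
\chi_0(t)=ca\,\eta(t)\int_{-E}^{2E}e^{it\nu}d\nu,\qquad\varphi_0(\lambda)=\int\chi_0(t)e^{-it\lambda}dt=\int_{-E}^{2E}P(\lambda-\nu)\,d\nu ,
\]
where the last equality is Fubini's theorem. Then $0\le\varphi_0\le1$ and $\int\varphi_0=3E$, so Plancherel's theorem gives $\|\chi_0\|^2_{L^2}=\frac1{2\pi}\int\varphi_0^2\le\frac{3E}{2\pi}\le E$. The function $\chi(t)=\chi_0(t-\frac T2)$ is supported in $[0,T]$, and $\varphi(\lambda)=e^{-iT\lambda/2}\varphi_0(\lambda)$, so $|\varphi|=\varphi_0$.

It remains to bound the tails of $P$. For $|x|\le N^{-1/2}$ we have $\sin x/x\ge1-x^2/6\ge1-\frac1{6N}$, and Bernoulli's inequality gives $(\sin x/x)^{2N}\ge\frac23$. Hence $c^{-1}\ge\frac43N^{-1/2}$ and $c\le\sqrt N\le2N-1$. Therefore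
\[
\int_{|\nu|\ge E}P(\nu)\,d\nu\le2c\int_{aE}^\infty x^{-2N}dx=\frac{2c}{2N-1}(aE)^{1-2N}\le2\cdot4^{1-2N}=8\cdot16^{-N}.
\]
If $\lambda\in[0,E]$ and $\nu\notin[-E,2E]$, then $|\lambda-\nu|\ge E$, so $1-\varphi_0(\lambda)\le8\cdot16^{-N}\le\frac12$. If $\lambda\ge3E$ and $\nu\in[-E,2E]$, then $\lambda-\nu\ge E$, so $\varphi_0(\lambda)\le8\cdot16^{-N}$. Finally $N\log16\ge\frac{TE}{32}\cdot4\log2\ge\frac{TE}{12}$, because $\log2\ge\frac23$.
\end{proof}

\section{Proof of Theorem~\ref{thm:main}}\label{sec:main}

Let $K$ be the constant of Proposition~\ref{prop:spec}. Fix $D$, depending only on $C_1,h_0,K$, so large that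
\begin{equation}\label{eq:D}
D>\frac1{h_0},\qquad\frac{\log D+2}D\le\frac1{2\pi C_1},\qquad D\ge9(2K+1),\qquad e^{2D}\ge17\cdot1024\,C_1^2K^2 .
\end{equation}
Let $0<T\le1$, $L=\log(e/T)\ge1$, and define $E_0$ and $E$ by $\sqrt{E_0}=DL/T$ and $E=2E_0$. Note that $\sqrt{E_0}\ge D\ge27$.

\emph{High energies.} Since $E_0\ge D^2>\max(h_0^{-2},e^2)$, estimate \eqref{eq:res} holds for all $\lambda\ge E_0$, and $\kappa(\lambda)\le\kappa(E_0)$ there. So the hypothesis of Lemma~\ref{lem:high} holds at level $E_0$ with $C_*=C_1$ and $m=\kappa(E_0)$; the condition $m\ge1/E_0$ reads $\frac12\sqrt{E_0}\log E_0\ge1$, which is true. The factor $L$ in $E_0$ is there to compensate the logarithm in $\kappa$: using $L\ge1$, $\log L\le L$ and $\log\frac1T\le L$,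
\[
\kappa(E_0)=\frac T{DL}\Big(\log D+\log L+\log\frac1T\Big)\le T\,\frac{\log D+2}D\le\frac T{2\pi C_1}.
\]
Lemma~\ref{lem:high} gives $\|u\|^2\le8C_1^2T^{-1}I_T(u)$ on $H_{[E,\infty)}$. Now let $u\in L^2(X)$ with $\|u\|=1$, and put $\varepsilon^2=I_T(u)$, $u_L=\mathbf 1_{[0,E)}(A)u$. Lemma~\ref{lem:split} with $C_H=8C_1^2/T$ gives, as $1+16C_1^2\le17C_1^2$,
\begin{equation}\label{eq:splitmain}
1\le\frac{16C_1^2}T\,\varepsilon^2+17C_1^2\|u_L\|^2 .
\end{equation}

\emph{Low energies.} We have $TE=2D^2L^2/T\ge16$, so Lemma~\ref{lem:filter} applies. Let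
\[
w=\varphi(A)u=\int_0^T\chi(t)e^{-itA}u\,dt,\qquad w_1=\mathbf 1_{[0,3E)}(A)w,\qquad w_2=w-w_1 ,
\]
where the integral formula is \eqref{eq:fubini}. The three properties of the filter give three bounds. By the Cauchy--Schwarz inequality in $t$, $\|Qw\|\le\|\chi\|_{L^2}\varepsilon\le\sqrt E\,\varepsilon$. Next, $\|w_2\|\le8e^{-TE/12}$. Finally, $\|w_1\|\ge\|\mathbf 1_{[0,E)}(A)w\|=\|\varphi(A)u_L\|\ge\frac12\|u_L\|$. Proposition~\ref{prop:spec} at level $3E$, with $\sqrt3\le2$ and $\|Qw_1\|\le\|Qw\|+\|w_2\|$, yields
\[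
\tfrac12\|u_L\|\le\|w_1\|\le Ke^{2K\sqrt E}\big(\sqrt E\,\varepsilon+8e^{-TE/12}\big).
\]
This is the competition described in Section~\ref{sec:model}. Since $T\sqrt E=\sqrt2DL\ge\sqrt2D$, we have $TE/12\ge\frac{\sqrt2}{12}D\sqrt E\ge\frac D9\sqrt E\ge(2K+1)\sqrt E$, and so $e^{2K\sqrt E}e^{-TE/12}\le e^{-\sqrt E}$. Multiplying by $2$ and squaring,
\[
\|u_L\|^2\le8K^2Ee^{4K\sqrt E}\varepsilon^2+512K^2e^{-2\sqrt E}.
\]

\emph{Conclusion for $T\le1$.} Since $\sqrt E\ge D$, the last condition in \eqref{eq:D} gives $17C_1^2\cdot512K^2e^{-2\sqrt E}\le\frac12$. Inserting the bound for $\|u_L\|^2$ in \eqref{eq:splitmain} and absorbing this term,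
\[
1\le C_1^2\Big(\frac{32}T+272K^2Ee^{4K\sqrt E}\Big)\varepsilon^2\le304\,C_1^2K^2e^{(4K+2)\sqrt E}\,\varepsilon^2 ,
\]
where we used $1/T\le\sqrt E\le e^{\sqrt E}$ and $E\le e^{2\sqrt E}$. Since $\sqrt E=\sqrt2DL/T$ and $L/T\ge1$, this is the first bound of the theorem with $C=\sqrt2D(4K+2)+\log(304C_1^2K^2)$.

\emph{The case $T\ge1$.} By the group property and unitarity,
\[
I_T(u)\ge\sum_{j=0}^{\lfloor T\rfloor-1}I_1(e^{-ijA}u)\ge\frac{\lfloor T\rfloor\,\|u\|^2}{C_{\mathrm{obs}}(1)} .
\]
This proves the second bound and completes the proof of Theorem~\ref{thm:main}.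

\begin{remark}
The factor $L$ was needed only for the bound on $\kappa(E_0)$. If \eqref{eq:res} holds with $\kappa(\lambda)=\lambda^{-1/2}$, take $\sqrt{E_0}=D/T$; then $1/E_0\le\kappa(E_0)=T/D\le T/(2\pi C_1)$, the rest of the proof holds with $L$ replaced by $1$, and $C_{\mathrm{obs}}(T)\le e^{C/T}$ for $0<T\le1$. This matches the exponential order of Theorem~\ref{thm:lower}.
\end{remark}

\section{The lower bound}\label{sec:lower}

We need initial data whose evolution stays exponentially small on $S$ during $[0,T]$. The Schr\"odinger group has no finite speed of propagation, but the wave group has, and for $\operatorname{Re}z>0$ the operator $e^{-zA}$ is a Gaussian average of wave propagators. The Gaussian integral $\int_{\mathbb R}e^{-s^2/4z}\cos(s\xi)\,ds=(4\pi z)^{1/2}e^{-z\xi^2}$ and Fubini's theorem give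
\begin{equation}\label{eq:transmute}
e^{-zA}f=(4\pi z)^{-1/2}\int_{\mathbb R}e^{-s^2/4z}\cos(s\sqrt A)f\,ds,\qquad\operatorname{Re}z>0 .
\end{equation}
Recall that for $f\in C_c^\infty(X)$ the function $\cos(s\sqrt A)f$ solves the wave equation with initial value $f$ and initial velocity $0$, and that it is supported in $\{x:\operatorname{dist}(x,\operatorname{supp}f)\le|s|\}$.

\begin{proof}[Proof of Theorem~\ref{thm:lower}]
Let $0<\ell<\ell_\Omega$. By Lemma~\ref{lem:geom}(d) there is $q\in X$ with $\operatorname{dist}(q,S)=\ell_\Omega$. Choose $f\in C_c^\infty(B(q,\ell_\Omega-\ell))$ with $\|f\|=1$, and put $e_0=\langle Af,f\rangle=\|\nabla f\|^2$. Then $\operatorname{dist}(\operatorname{supp}f,S)\ge\ell$, so $Q\cos(s\sqrt A)f=0$ for $|s|<\ell$, while $\|Q\cos(s\sqrt A)f\|\le1$ for all $s$. Let $\alpha=\operatorname{Re}(1/z)>0$. Writing $s=\ell+\sigma$ and using $s^2\ge\ell^2+\sigma^2$, we get $\int_\ell^\infty e^{-\alpha s^2/4}ds\le e^{-\alpha\ell^2/4}\sqrt{\pi/\alpha}$. Hence \eqref{eq:transmute} gives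
\begin{equation}\label{eq:offdiag}
\|Qe^{-zA}f\|\le\frac2{\sqrt{4\pi|z|}}\int_\ell^\infty e^{-\alpha s^2/4}ds\le(\alpha|z|)^{-1/2}e^{-\alpha\ell^2/4}.
\end{equation}

For data of the form $e^{-z_1A}f$, the Schr\"odinger evolution moves $z$ along a vertical segment of length $T$, and we want $\alpha$ large along all of it. On the segment centered on the real axis with real part $x>0$, the smallest value of $\alpha$ is $x/(x^2+T^2/4)$, which is largest for $x=T/2$. So we take $u_0=e^{iTA/2}e^{-TA/2}f$, for which $e^{-itA}u_0=e^{-zA}f$ with $z=\frac T2+i(t-\frac T2)$. For $0\le t\le T$ we have $|z|^2\le T^2/2$, hence $\alpha=\frac T{2|z|^2}\ge\frac1T$ and $\alpha|z|=\frac T{2|z|}\ge\frac1{\sqrt2}$. By \eqref{eq:offdiag}, $I_T(u_0)\le\sqrt2\,Te^{-\ell^2/(2T)}$. On the other hand $\mu_f$ is a probability measure with mean $e_0$, so Jensen's inequality gives $\|u_0\|^2=\int e^{-T\lambda}d\mu_f\ge e^{-Te_0}$. Therefore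
\[
T\log C_{\mathrm{obs}}(T)\ge T\log\frac{\|u_0\|^2}{I_T(u_0)}\ge\frac{\ell^2}2-T^2e_0-T\log(\sqrt2\,T).
\]
Let $T\to0$ with $f$ fixed, and then $\ell\to\ell_\Omega$.
\end{proof}

\section{A criterion for uniform observability}\label{sec:criterion}

With a potential that is merely bounded, the equation of Section~\ref{sec:low} no longer has analytic coefficients and Lemma~\ref{lem:holo} is not available. We replace Proposition~\ref{prop:spec} by something weaker: the stationary estimate \eqref{eq:stationary} at each fixed energy, with no control of the constant. The following criterion shows that this suffices. It is stated for families of operators, so that it yields uniform constants.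

\begin{proposition}\label{prop:crit}
Let $b\ge0$ and let $(H_\iota,A_\iota,Q_\iota)_{\iota\in\mathcal I}$ be a family of Hilbert spaces, self-adjoint operators $A_\iota\ge-b$ and operators with $\|Q_\iota\|\le1$. The following are equivalent.
\begin{enumerate}
\item[(O)] For each $T>0$ there is $C(T)$ with $\|u\|^2\le C(T)\int_0^T\|Q_\iota e^{-itA_\iota}u\|^2dt$ for all $\iota$ and $u\in H_\iota$.
\item[(R)] Both of the following hold:
\begin{enumerate}
\item[(i)] for each $T>0$ there are $C_T,E_T$ with $\|u\|^2\le C_T\int_0^T\|Q_\iota e^{-itA_\iota}u\|^2dt$ for all $\iota$ and $u\in\operatorname{Ran}\mathbf 1_{[E_T,\infty)}(A_\iota)$;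
\item[(ii)] for each $\lambda\in\mathbb R$ there is $C_\lambda'$ with $\|u\|\le C_\lambda'\big(\|Q_\iota u\|+\|(A_\iota-\lambda)u\|\big)$ for all $\iota$ and $u\in\mathcal D(A_\iota)$.
\end{enumerate}
\end{enumerate}
\end{proposition}

\begin{proof}
Assume (O). Then (i) is a special case, and the derivation of \eqref{eq:stationary}, which used only self-adjointness and $\|Q\|\le1$, gives (ii) with $T=1$ and $C'_\lambda=\sqrt{C(1)}$.

Assume (R), and suppose that (O) fails for some $T$. Then there are $\iota_n$ and unit vectors $u_n\in H_{\iota_n}$ with $I_T(u_n)\to0$; we drop the index $\iota_n$ on $A$, $Q$ and $I_T$. We show that $u_n$ has essentially bounded energy (Step~1), that its observation is then small at all times (Step~2), and that it can therefore be cut into pieces of nearly constant energy, to which (ii) applies (Step~3). Let $E=\max(1,b,E_{T/2})$. By (i) in time $T/2$ and Lemma~\ref{lem:split} there is $C\ge1$, independent of $\iota$, with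
\begin{equation}\label{eq:half}
\|u\|^2\le C\,I_{T/2}(u)+C\,\|\mathbf 1_{(-\infty,E)}(A)u\|^2\qquad\text{for all }u .
\end{equation}
Because $A\ge-b\ge-E$, the spectrum of $A$ below $E$ lies in $[-E,E]$; this is the only use of the lower bound.

\emph{Step 1: $\mu_n(|\lambda|\ge R)\to0$, where $R=\pi E$ and $\mu_n=\mu_{u_n}$.} If the observation of $A^ku_n$ were small, \eqref{eq:half} would bound $\|A^ku_n\|^2$ by about $CE^{2k}$ for all $k$, which confines the spectral mass to $[-E,E]$. Smallness in $L^2(0,T)$ does not pass to time derivatives, but it does pass to difference quotients. For $s>0$ let $G_s=(e^{-isA}-1)/s=g_s(A)$, with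
\[
|g_s(\lambda)|=\frac2s\Big|\sin\frac{s\lambda}2\Big|,\qquad|g_s(\lambda)|\le|\lambda|,\qquad|g_s(\lambda)|\ge\frac2\pi|\lambda|\ \text{ if }|\lambda|\le\frac\pi s .
\]
Fix $s>0$ and an integer $k\ge1$ with $ks\le T/2$. The operator $G_s^k$ is a fixed linear combination of $e^{-ijsA}$, $0\le j\le k$, and $I_{T/2}(e^{-ijsA}u_n)=\int_{js}^{js+T/2}\|Qe^{-itA}u_n\|^2dt\le I_T(u_n)$. Hence $I_{T/2}(G_s^ku_n)\to0$. Also $\|\mathbf 1_{(-\infty,E)}(A)G_s^ku_n\|\le E^k$. So \eqref{eq:half} gives
\begin{equation}\label{eq:diffq}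
\limsup_{n\to\infty}\|G_s^ku_n\|^2\le CE^{2k}\qquad(ks\le T/2).
\end{equation}
On $R\le|\lambda|\le\pi/s$ we have $|g_s|\ge2E$, so $(2E)^{2k}\mu_n(R\le|\lambda|\le\pi/s)\le\|G_s^ku_n\|^2$. For $0<s\le T/2$ and $k=\lfloor T/2s\rfloor$ this yields
\begin{equation}\label{eq:mid}
\limsup_n\mu_n(R\le|\lambda|\le\pi/s)\le C\,4^{-\lfloor T/2s\rfloor}.
\end{equation}
Beyond $\pi/s$ a single $G_s$ is blind, since $g_s$ vanishes on $(2\pi/s)\mathbb Z$; we average over the step instead. For $0<\eta\le T/2$,
\[
\frac1\eta\int_0^\eta|e^{-i\sigma\lambda}-1|^2d\sigma=\frac1\eta\int_0^\eta(2-2\cos\sigma\lambda)\,d\sigma=2\Big(1-\frac{\sin\eta\lambda}{\eta\lambda}\Big),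
\]
which is nonnegative, and at least $1$ when $\eta|\lambda|\ge2$. Integrating against $\mu_n$,
\[
\mu_n(|\lambda|\ge2/\eta)\le\frac1\eta\int_0^\eta\|(e^{-i\sigma A}-1)u_n\|^2d\sigma .
\]
The integrands are bounded by $4$, and by \eqref{eq:diffq} with $k=1$ their upper limit is at most $CE^2\sigma^2$. Fatou's lemma, applied to $4$ minus the integrand, gives $\limsup_n\mu_n(|\lambda|\ge2/\eta)\le CE^2\eta^2/3$. We take $\eta=2s/\pi\le T/2$ and add \eqref{eq:mid}:
\[
\limsup_n\mu_n(|\lambda|\ge R)\le C\,4^{-\lfloor T/2s\rfloor}+\frac{CE^2}3\Big(\frac{2s}\pi\Big)^2 .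
\]
The left side does not depend on $s$, and the right side tends to $0$ as $s\to0$.

\emph{Step 2: extension in time.} Let $v_n=\mathbf 1_{(-R,R)}(A)u_n$ and $f_n(t)=Qe^{-itA}v_n$. By Step~1, $\|v_n-u_n\|\to0$, so $\|v_n\|\to1$ and $\int_0^T\|f_n\|^2dt\le2I_T(u_n)+2T\|v_n-u_n\|^2\to0$. Moreover $\|f_n^{(k)}(t)\|=\|QA^ke^{-itA}v_n\|\le R^k$ for all $t\in\mathbb R$ and $k\ge0$. We claim that $\|f_n(t)\|\to0$ for every $t\in\mathbb R$.

First, let $m_n=\max_{[0,T]}\|f_n\|$, attained at $t_n$. Since $f_n$ is $R$-Lipschitz, $\|f_n\|\ge m_n/2$ on the part of $[0,T]$ within $m_n/2R$ of $t_n$, which has length at least $\min(m_n/2R,T/2)$. Hence $\int_0^T\|f_n\|^2dt\ge\frac14m_n^2\min(m_n/2R,T/2)$, and $m_n\to0$. Next, fix $k\ge1$ and $0<h\le T/2k$. Applying the fundamental theorem of calculus $k$ times,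
\[
h^{-k}\sum_{j=0}^k(-1)^{k-j}\binom kjf_n\big(\tfrac T2+jh\big)=\int_{[0,1]^k}f_n^{(k)}\big(\tfrac T2+h(\sigma_1+\dots+\sigma_k)\big)\,d\sigma .
\]
The left side has norm at most $(2/h)^km_n$, and the right side differs from $f_n^{(k)}(T/2)$ by at most $khR^{k+1}$. So $\limsup_n\|f_n^{(k)}(T/2)\|\le khR^{k+1}$ for all small $h$, and $\|f_n^{(k)}(T/2)\|\to0$. Finally, as $A$ is bounded by $R$ on the range of $\mathbf 1_{(-R,R)}(A)$, the exponential series gives $f_n(t)=\sum_kf_n^{(k)}(T/2)(t-T/2)^k/k!$, with terms dominated by $R^k|t-T/2|^k/k!$. Dominated convergence for series proves the claim.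

\emph{Step 3: localization in energy.} Let $\psi\in C_c^\infty(\mathbb R)$. By Fourier inversion $\psi(\lambda)=\int\chi(t)e^{-it\lambda}dt$ with $\chi\in L^1(\mathbb R)$, so \eqref{eq:fubini} gives $\|Q\psi(A)v_n\|\le\int|\chi(t)|\,\|f_n(t)\|\,dt$, which tends to $0$ by Step~2, the bound $\|f_n\|\le1$ and dominated convergence. For $\lambda\in\mathbb R$ let $J_\lambda$ be the open interval with center $\lambda$ and radius $1/(2C'_\lambda)$. If $w\in\operatorname{Ran}\mathbf 1_{J_\lambda}(A)$, then $\|(A-\lambda)w\|\le\|w\|/(2C'_\lambda)$, and (ii) gives $\|w\|\le2C'_\lambda\|Qw\|$. The intervals $J_\lambda$ do not depend on $n$. Cover $[-R,R]$ by finitely many of them, $J_{\lambda_1},\dots,J_{\lambda_l}$, and choose $\psi_j\in C_c^\infty(J_{\lambda_j})$ with $\sum_j\psi_j=1$ on $[-R,R]$. Then $\|\psi_j(A)v_n\|\le2C'_{\lambda_j}\|Q\psi_j(A)v_n\|\to0$ for each $j$, so $\|v_n\|=\|\sum_j\psi_j(A)v_n\|\to0$. This contradicts $\|v_n\|\to1$.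
\end{proof}

\section{Bounded potentials}\label{sec:pot}

For real $V\in L^\infty(X)$ with $\|V\|_\infty\le\Lambda_0$, the operator $A_V=-\Delta_g+V$ is a bounded symmetric perturbation of $A$. It is self-adjoint on $H^2(X)$, satisfies $A_V\ge-\Lambda_0$, and $e^{it(\Delta_g-V)}=e^{-itA_V}$. We apply Proposition~\ref{prop:crit} with $b=\Lambda_0$ to the family of all triples $(L^2(X),A_V,\mathbf 1_S)$, where $X$ ranges over the connected Riemannian coverings of $M$ on which \eqref{eq:res} holds with the given $C_1,h_0$, and $V$ over the real potentials on $X$ with $\|V\|_\infty\le\Lambda_0$. This family is determined by $M,\Omega,C_1,h_0,\Lambda_0$, so property (O) is Theorem~\ref{thm:pot}. It remains to verify (i) and (ii).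

\subsection*{Condition (i)}
At high energy the potential is negligible because $\kappa\to0$. Given $T>0$, choose $E>\max(h_0^{-2},e^2)$ so large that $C_1\kappa(E)\Lambda_0\le\frac12$ and $4\pi C_1\kappa(E)\le T$. For $\lambda\ge E$ and $u\in H^2(X)$, estimate \eqref{eq:res}, the monotonicity of $\kappa$ and $\|(A-\lambda)u\|\le\|(A_V-\lambda)u\|+\Lambda_0\|u\|$ give
\[
\|u\|\le C_1\big(\|Qu\|+\kappa(E)\|(A_V-\lambda)u\|\big)+\tfrac12\|u\| .
\]
So the hypothesis of Lemma~\ref{lem:high} holds for $A_V$ with $C_*=2C_1$ and $m=\kappa(E)$; here $m\ge1/E$ because $\frac12\sqrt E\log E\ge e$. The lemma gives (i) with $E_T=2E$ and $C_T=32C_1^2/T$.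

\subsection*{Condition (ii)}
We argue by contradiction and need compactness, which fails globally, as noted in Section~\ref{sec:intro}. It is recovered in two moves. A pigeonhole argument finds one ball of bounded radius on which the failure of the estimate is already visible, and lifting to $\mathbb H^2$ places all these balls, on different surfaces, in one fixed ball. The contradiction then comes from unique continuation \cite{Carleman,Aronszajn}: if $\omega\subset\mathbb R^2$ is open and connected, $v\in H^2_{\mathrm{loc}}(\omega)$ satisfies $|\Delta_0v|\le C|v|$ almost everywhere, with $\Delta_0$ the Euclidean Laplacian, and $v$ vanishes on a non-empty open subset, then $v=0$.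

Suppose (ii) fails for some $\lambda$. Then there are coverings $\pi_n\colon X_n\to M$, potentials $V_n$ and $u_n\in H^2(X_n)$ with $\|u_n\|=1$ such that, with $S_n=\pi_n^{-1}(\Omega)$ and $k_n=(A_{V_n}-\lambda)u_n$,
\[
\delta_n:=\frac1n+\|\mathbf 1_{S_n}u_n\|^2+\|k_n\|^2\to0 .
\]
Let $R_1=d+1$, $R_2=d+2$, and write $\|\cdot\|_Y$ for the $L^2$ norm on a set $Y$.

\emph{Selecting a ball.} Fix $n$, take the set $\{x_j\}\subset X_n$ of Lemma~\ref{lem:geom}(c) with $s=r$, and let $N_0=\mathcal V(R_2+r/2)/\mathcal V(r/2)$. We claim that for some $j$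
\begin{equation}\label{eq:pigeon}
\|u_n\|^2_{B(x_j,R_2)}+\delta_n^{-1}\Big(\|\mathbf 1_{S_n}u_n\|^2_{B(x_j,R_2)}+\|k_n\|^2_{B(x_j,R_2)}\Big)<3N_0\|u_n\|^2_{B(x_j,r)} .
\end{equation}
Indeed, by the overlap bound the left sides sum to at most $N_0+\delta_n^{-1}N_0\delta_n=2N_0$, while the right sides sum to at least $3N_0$ because the balls $B(x_j,r)$ cover $X_n$. Let $x^{(n)}$ be such an $x_j$ and $\nu_n=\|u_n\|_{B(x^{(n)},r)}$, which is positive by \eqref{eq:pigeon}.

\emph{Lifting.} Let $p_n\colon\mathbb H^2\to X_n$ be the covering of Lemma~\ref{lem:geom}(a) with $p_n(o)=x^{(n)}$, and put $v_n=\nu_n^{-1}u_n\circ p_n$, $\tilde k_n=\nu_n^{-1}k_n\circ p_n$, $\tilde V_n=V_n\circ p_n$. Since $p_n$ is a local isometry, $(-\Delta+\tilde V_n-\lambda)v_n=\tilde k_n$. Let $N_1=\mathcal V(R_2+r)/\mathcal V(r)$. Lemma~\ref{lem:geom}(a) and \eqref{eq:pigeon} give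
\[
\|v_n\|_{B_{\mathbb H}(o,r)}=1,\qquad\|v_n\|^2_{B_{\mathbb H}(o,R_2)}\le3N_0N_1,\qquad\|\tilde k_n\|^2_{B_{\mathbb H}(o,R_2)}\le3N_0N_1\delta_n .
\]
By Lemma~\ref{lem:geom}(b) and path lifting there is $y_n\in\mathbb H^2$ with $\operatorname{dist}(o,y_n)\le d$ and $B(p_n(y_n),r)\subset S_n$. This ball lies in $B(x^{(n)},R_2)$ and is the bijective image of $B_{\mathbb H}(y_n,r)$, so \eqref{eq:pigeon} also gives $\|v_n\|^2_{B_{\mathbb H}(y_n,r)}\le3N_0\delta_n$.

\emph{Passing to the limit.} The sequences $v_n$ and $\Delta v_n=(\tilde V_n-\lambda)v_n-\tilde k_n$ are bounded in $L^2(B_{\mathbb H}(o,R_2))$. By the interior elliptic estimate, $v_n$ is bounded in $H^2(\omega)$, where $\omega=B_{\mathbb H}(o,R_1)$. Along a subsequence, $v_n\to v$ weakly in $H^2(\omega)$ and strongly in $L^2(\omega)$ by Rellich's theorem, $\tilde V_n\to\tilde V$ weak-$*$ in $L^\infty(\omega)$ with $\tilde V$ real and $\|\tilde V\|_\infty\le\Lambda_0$, and $y_n\to y$ with $\operatorname{dist}(o,y)\le d$. For $\phi\in C_c^\infty(\omega)$,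
\[
\int\tilde V_nv_n\phi-\int\tilde Vv\phi=\int\tilde V_n(v_n-v)\phi+\int(\tilde V_n-\tilde V)v\phi\to0 ,
\]
by strong convergence in the first term and because $v\phi\in L^1(\omega)$ in the second. Hence $(-\Delta+\tilde V-\lambda)v=0$ in $\omega$. Strong convergence also gives $\|v\|_{B_{\mathbb H}(o,r)}=1$, and $v=0$ on $B_{\mathbb H}(y,r/2)$, since this ball lies in $\omega$ and in $B_{\mathbb H}(y_n,r)$ for large $n$.

\emph{Contradiction.} In the Poincar\'e disc model centered at $o$ we have $\Delta=\frac14(1-|\xi|^2)^2\Delta_0$, and $\omega$ is a Euclidean disc of radius less than $1$, on which the conformal factor is bounded below. Thus $|\Delta v|\le(\Lambda_0+|\lambda|)|v|$ gives $|\Delta_0v|\le C|v|$ almost everywhere on $\omega$; as $\tilde V$ and $\lambda$ are real, the same holds for the real and imaginary parts of $v$. Unique continuation gives $v=0$ on $\omega$, which contradicts $\|v\|_{B_{\mathbb H}(o,r)}=1$. This proves (ii) and completes the proof of Theorem~\ref{thm:pot}.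

\begin{thebibliography}{9}

\bibitem{Aronszajn} Aronszajn, 1957.

\bibitem{Carleman} Carleman, 1939.

\bibitem{Hormander} H\"ormander, \emph{The Analysis of Linear Partial Differential Operators I}.

\bibitem{MN} Morrey and Nirenberg, 1957.

\bibitem{Problem} \emph{Observability and Semiclassical Control for\ldots{} --- Plain-Language Explanation}, \texttt{https://gist.science/paper/2602.14316}.

\end{thebibliography}
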